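# Entropy classifies continuous factors of mixing Markov chains up to finitary isomorphism

## 1. The classification theorem and the words in it

**Theorem 1.** Let $G$ be an irreducible aperiodic directed graph on a finite vertex set, let $P$ be a stochastic matrix with $P(u,v)>0$ exactly when $(u,v)$ is an edge of $G$, and let $\mu$ be the stationary Markov measure of $P$ on the space $X$ of bi-infinite walks on $G$. Let $Y$ be a continuous factor of $(X,\mu,\sigma)$. Then $Y$ is finitarily isomorphic to a finite-alphabet Bernoulli scheme of entropy $h(Y)$ (the one-symbol scheme if $h(Y)=0$). Hence any two such factors with the same Kolmogorov–Sinai entropy are finitarily isomorphic.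

In plain words: you watch a mixing finite Markov chain through a finite-range code, which may hide a lot. Suppose two such observed processes have the same entropy. Can each be computed from the other, shift-equivariantly and invertibly, so that almost surely each output symbol needs only finitely many input symbols? Yes, and the canonical model is coin tossing. Let us fix the meaning of each term.

**Definition (continuous factor).** The push-forward of $\mu$ under a continuous shift-commuting map $X\to A^{\mathbb Z}$, $A$ finite. By the Curtis–Hedlund–Lyndon theorem such a map is a sliding block code $y_t=\phi(x_{t-a},\dots,x_{t+b})$.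

Passing to the chain of blocks $(X_{t-a},\dots,X_{t+b})$, which is again finite, irreducible and aperiodic, we may always assume
$$Y_t=\phi(X_t),\qquad \phi:V\to A \text{ onto},$$
where $V$ is the (new) vertex set. Such a $Y$ is a hidden Markov process.

**Definition (finitary isomorphism).** A measure-theoretic isomorphism between two processes such that it and its inverse are continuous off a null set. Equivalently, almost every output coordinate is determined by a finite window of input coordinates, whose length may depend on the input, and vice versa.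

For an example of a code that is finitary but not continuous, take i.i.d. fair bits $x$ and let $\Phi(x)_t$ be the parity of the number of zeros between $t$ and the first $1$ at or after $t$. The window is finite almost surely but unbounded, and the discontinuities lie among the sequences that are eventually $0$ to the right, a null set. Finitary isomorphisms compose: the exceptional set of $\Psi\circ\Phi$ is the exceptional set of $\Phi$ together with the $\Phi$-preimage of that of $\Psi$, again null.

**Facts used without proof.** All logarithms are natural. We use the theorems of Perron–Frobenius and Birkhoff, the Shannon–McMillan–Breiman theorem (SMB), and the fact that mixing finite-state Markov shifts are K-systems, so that their zero-entropy factors are trivial. With SMB comes this standard fact: for a stationary ergodic finite-valued process $\xi$ of entropy $h$, the functions $g_k=-\log P(\xi_0\mid \xi_{-k},\dots,\xi_{-1})$ converge a.e. to some $g$ with $Eg=h$, and $\sup_k g_k\in L^1$. Finally we use two coding theorems.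

* [KS1] Keane–Smorodinsky, *Ann. of Math.* 109 (1979) 397–406: finite Bernoulli schemes of equal entropy are finitarily isomorphic.
* [KS2] Keane–Smorodinsky, *Israel J. Math.* 34 (1979) 281–286: finite-state irreducible Markov shifts of equal entropy and equal period are finitarily isomorphic. In particular a mixing finite-state Markov shift is finitarily isomorphic to every finite Bernoulli scheme of the same entropy.

By [KS1] the last sentence of Theorem 1 follows from the rest. By [KS2] it suffices to show that $Y$ is finitarily isomorphic to some mixing finite-state Markov chain.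

**Remark (aperiodicity cannot be dropped).** Let $Y'$ be the chain on $\mathbb Z/2\times\{0,1\}$ with transitions $(i,a)\to(i+1,a')$ of probability $p_{i+1}(a')$, where $p_0(1)=\frac13$, $p_1(1)=\frac23$. It is irreducible of period 2. Let $Y=\phi(Y')$, $\phi(i,a)=a$. The law of $Y$ is $\frac12(\mu_0+\mu_1)$, where $\mu_0\neq\mu_1$ are fully supported product measures (the two phases), $\sigma^2$-ergodic and exchanged by $\sigma$. By the law of large numbers $y$ determines the phase a.s., so $\phi$ is a measurable isomorphism and $h(Y)=h(Y')$. Suppose $\Theta:Y\to Y'$ were a finitary isomorphism, and let $\psi(y)$ be the phase of $\Theta(y)_0$. Then $\psi\circ\sigma=\psi+1$ a.e., so $\psi$ is $\sigma^2$-invariant, hence a.e. constant for each $\mu_i$, with different constants for $\mu_0$ and $\mu_1$. But $\psi$, being continuous off a null set, is a.e. constant on some cylinder, and every cylinder is charged by both $\mu_0$ and $\mu_1$. This is a contradiction.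

## 2. Zero entropy, the even process, and a noisy chain

If $h(Y)=0$, then $Y$ is a zero-entropy factor of a K-system, hence trivial: it is the one-symbol scheme. If $\phi$ is injective, then $Y$ is a mixing Markov chain and [KS2] finishes.

Next, a process that forgets its alphabet but not its state. Let $V=\{\mathsf a,\mathsf b,\mathsf c\}$ with $\mathsf a\to\mathsf a$, $\mathsf a\to \mathsf b$, $\mathsf c\to\mathsf a$, $\mathsf c\to\mathsf b$ each of probability $\frac12$, and $\mathsf b\to\mathsf c$ of probability $1$. Put $\phi(\mathsf a)=1$, $\phi(\mathsf b)=\phi(\mathsf c)=0$. Zero-runs of $Y$ between ones have even length, and $Y$ is not Markov of any finite order, since after $10^k$ the symbol $1$ is possible only for $k$ even. Still $Y$ is easy: to recover $x_t$ from $y$, look back to the last $1$; there $x=\mathsf a$, and the zeros after it read $\mathsf b\mathsf c\mathsf b\mathsf c\cdots$. So $\phi$ is itself a finitary isomorphism from $X$ to $Y$, and [KS2] applies. What saved us is a word (the symbol $1$) that reveals the hidden state.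

Now a case with no such word. Let $V=\{1,2\}\times\{0,1\}$, with $(i,a)\to(j,b)$ of probability $p(i,j)e_j(b)$, where $p(i,i)=\frac34$, $p(i,j)=\frac14$ for $i\ne j$, $e_1(1)=\frac23$, $e_2(1)=\frac13$. Put $\phi(i,a)=a$. Let $q$ be the conditional probability that the hidden index is $1$, given what has been observed. One step predicts $q'=\frac14+\frac q2$. Observing $1$ then changes this to $\frac{2q'}{1+q'}$, and observing $0$ changes it to $\frac{q'}{2-q'}$. Both updates are strictly increasing in $q$. After one observed symbol, starting from the stationary prior $\frac12$, we have $q=\frac23$ or $q=\frac13$ according to the symbol. So for every word $w$ the values of $q$ after $1w$ and after $0w$ differ. The probability that the next symbol is $1$ equals $\frac13+\frac13(\frac14+\frac q2)$, so it differs too. No word cuts the past from the future. The dependence does shrink: an observation shifts the log-odds $\log\frac q{1-q}$ by $\pm\log 2$, and the prediction step has derivative $\frac12\cdot\frac{q(1-q)}{q'(1-q')}\le\frac12$ in log-odds, because $q'$ is closer to $\frac12$ than $q$. So the influence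 of the past at least halves at each step, without ever vanishing.

## 3. Rigid acyclic couplings, and a reserve that makes them flexible

**The natural plan.** Choose a long rare word of $Y$ as a marker, and let $\omega\in\{0,1\}^{\mathbb Z}$ record where it occurs. Find a Markov chain $Z$ of the same entropy with a marker process of the same law. Condition on a common $\omega$, cut $\mathbb Z$ at long zero-runs of $\omega$, and match the contents of the blocks of $Y$ with those of $Z$. Suppose that, given $\omega$, the block contents were independent with laws $\mu_s$, $\nu_s$ depending only on the pattern $s$ of the block. Then one would keep one coupling of $\mu_s,\nu_s$ per pattern, multiply the couplings of consecutive blocks to get a coupling for a longer block, thin its support to a forest (Lemma 4.2 below), and repeat. A forest with few vertices on one side forces most vertices on the other side to have a single partner: most contents then determine their mates.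

**Where it stops.** For a hidden chain the blocks are not independent. As in the noisy chain, the conditional law of a block given the earlier ones is $\mu_s$ only up to a factor $e^{\pm\delta}$, with $\delta$ small but positive, and it varies with the past. Forest supports do not tolerate that. Take $\mu=\nu=(\frac12,\frac12)$ on $\{\mathsf a_1,\mathsf a_2\}$, $\{\mathsf b_1,\mathsf b_2\}$ with the coupling on $\{(\mathsf a_1,\mathsf b_1),(\mathsf a_2,\mathsf b_2)\}$. As soon as $\mu'(\mathsf a_1)\ne\nu'(\mathsf b_1)$, however slightly, there is no coupling of $\mu',\nu'$ on these two pairs. The multiplication step fails at the very next block.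

**What gets past it.** Keep a small reserve. Let $\nu=(0.45,0.45,0.1)$ on $\{\mathsf b_1,\mathsf b_2,\mathsf b_3\}$, $D=\{\mathsf b_3\}$, $\mu=(\frac12,\frac12)$, and allow the pairs $(\mathsf a_1,\mathsf b_1)$, $(\mathsf a_2,\mathsf b_2)$, $(\mathsf a_1,\mathsf b_3)$, $(\mathsf a_2,\mathsf b_3)$. If all masses change by factors in $[e^{-\theta},e^{\theta}]$ with $\theta=0.05$, then $\mu'(\mathsf a_i)\ge 0.5e^{-\theta}\ge0.45e^{\theta}\ge\nu'(\mathsf b_i)$, since $e^{0.1}<\frac{10}9$. So we give $(\mathsf a_i,\mathsf b_i)$ mass $\nu'(\mathsf b_i)$ and send the rest to $\mathsf b_3$. Outside $D$ a partner is still unique, and one fixed relation serves all nearby laws.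

In the proof the reserve $D$ has mass about $\kappa_r$ at the $r$-th stage, with $\kappa_r\to0$, so it rarely spoils uniqueness. The relations tolerate errors $e^{\pm\theta_r}$ with $\theta_r\ll\kappa_r$, and the stages are so far apart that the actual errors are below $\theta_r$. Where should $D$ live? On $D$ we must still match everything left over while respecting all earlier relations, so conditioning on $D$ must hardly disturb the block contents. We therefore let $D$ be the occurrence of a fixed rare word in the middle of a long zero-run between blocks.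

What remains is organized as follows. Sections 4–6 prove the matching theorem (Theorem 2) for an abstract class of chains. Section 7 finds markers in $Y$ that fit the class, Section 8 builds the Markov partner, and Section 9 combines the pieces.

## 4. Two-sided SMB and couplings supported on forests

**Notation.** For measures with the same finite support, $\mu'\approx_\theta\mu$ means $e^{-\theta}\le\mu'/\mu\le e^\theta$ on the support. For vectors, $\alpha\propto_\delta\beta$ means $\alpha=c\,\beta\,e^{x}$ entrywise with a scalar $c>0$ and $|x|\le\delta$. We write $(R\otimes L)(u,v)=R(u)L(v)$ for a column vector $R$ and a row vector $L$.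

**Lemma 4.1 (two-sided SMB).** Let $\xi$ be a stationary ergodic finite-valued process of entropy $h$. Almost surely, for each $\varepsilon>0$ there is $B<\infty$ with
$$\big|-\log P(\xi_{[-a,b]})-h(a+b+1)\big|\le\varepsilon(a+b+1)+B\qquad\text{for all }a,b\ge0.$$
(Here $P(\xi_I)$ is the probability of the observed word on $I$.)

**Proof.** The point is uniformity in both endpoints. With $g_k,g$ as in Section 1, put $G_n=\sup_{k\ge n}|g_k-g|$. Then $G_n\downarrow0$ a.e., and in $L^1$ since $G_n\le2\sup_kg_k$. By the chain rule
$$-\log P(\xi_{[-a,b]})=-\log P(\xi_{[-a,-1]})+\sum_{t=0}^{b}g_{a+t}\circ\sigma^t.$$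
The first term is $ha+o(a)$ by SMB for the reversed process. Since $G_{a+t}\le G_t$, the second differs from $\sum_{t\le b}g\circ\sigma^t=hb+o(b)$ by at most $\sum_{t\le b}G_t\circ\sigma^t$, a bound that does not involve $a$. For every $n$,
$$\limsup_b\frac1b\sum_{t\le b}G_t\circ\sigma^t\le\lim_b\frac1b\sum_{t\le b}G_n\circ\sigma^t=EG_n,$$
because the finitely many terms with $t<n$ are a.s. finite. Let $n\to\infty$: the sum is $o(b)$. The total error is $o(a)+o(b)+O(1)$, which is the claim. $\square$

**Lemma 4.2 (forest couplings).** If finite probability spaces $(E,\mu)$, $(E',\nu)$ with all atoms positive have a coupling supported in $\mathcal R\subset E\times E'$, they have one whose support, still contained in $\mathcal R$, is acyclic as a bipartite graph. In it at most $|E|-1$ elements of $E'$ have two or more partners.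

**Proof.** Take a coupling in $\mathcal R$ with minimal support. If the support contained a cycle, we could add $+t,-t$ alternately along it, with $t$ the smallest mass on the edges to be decreased. The marginals are unchanged and an edge disappears, a contradiction. A forest on $|E|+|E'|$ vertices has at most $|E|+|E'|-1$ edges, and every $e'\in E'$ has degree at least $1$, so $\sum_{e'}(\deg e'-1)\le|E|-1$. $\square$

## 5. Marked chains and the matching theorem

**Definition (marked chain).** A stationary irreducible aperiodic Markov chain $X$ on a finite set $V=V_0\sqcup V_1$ ($V_0,V_1\ne\emptyset$) with transition matrix $P$ such that, with $N=P|_{V_0\times V_0}$, $J_{10}=P|_{V_1\times V_0}$, $J_{01}=P|_{V_0\times V_1}$, there are $\lambda>0$, $\rho\in(0,1)$ and $R,L\ge0$ on $V_0$ with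
$$N^n=\lambda^n\big(R\otimes L+O(\rho^n)\big),\qquad \mathbf c:=J_{10}R>0,\quad\mathbf l:=LJ_{01}>0\ \text{ entrywise on }V_1.$$
The *marker process* is $\omega_t=1[X_t\in V_1]$.

So a long stretch without markers forgets its entry point: its weight factors, up to an exponentially small error, into a function of the entry and a function of the exit. Three identities follow. First $R,L\ne0$, since $\mathbf c,\mathbf l>0$. Comparing $N^{n+1}$ with $N\cdot N^n$ and with $N^n\cdot N$ gives $NR\otimes L=\lambda R\otimes L$ and $R\otimes LN=\lambda R\otimes L$, hence $NR=\lambda R$ and $LN=\lambda L$. Comparing $N^{2n}$ with $N^nN^n$ gives $(L\cdot R)R\otimes L=R\otimes L$, hence $L\cdot R=1$.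

For example, a chain on $\{0,1\}$ with all transition probabilities positive and $V_1=\{1\}$ is marked: $\lambda=P(0,0)$, $R=L=1$, $\mathbf c=P(1,0)$, $\mathbf l=P(0,1)$. The chain of Section 2 behind the even process, with $V_1=\{\mathsf a\}$, is not: on $V_0=\{\mathsf b,\mathsf c\}$ the matrix $N$ has period 2, so $\lambda^{-n}N^n$ does not converge for any $\lambda$ to a matrix $R\otimes L\neq0$.

**Definition (observable).** A map $F:V\to A$ with $F(V_0)\cap F(V_1)=\emptyset$, so that $\omega$ is a one-block factor of $F(X)$, having *small words*: for each $\kappa>0$ there are $q$ and $d\in A^q$ with $0<\kappa_d\le\kappa$, where $\kappa_d=\lambda^{-q}LN_dR$ and $N_d(u,v)$ is the total $N$-weight of paths $u=x_0,\dots,x_q=v$ in $V_0$ with $F(x_i)=d_i$ for $1\le i\le q$.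

For the two-state chain with $F=\mathrm{id}$ the only word in $V_0$ is $0^q$, with $\kappa=\lambda^{-q}\lambda^q=1$: no small words. Pair the chain with an independent fair coin and observe the pair: then each word $(0,b_1)\cdots(0,b_q)$ has $\kappa=2^{-q}$.

**Theorem 2.** Let $F,G$ be observables of marked chains $X^F,X^G$ whose marker processes $\omega$ have the same law. Suppose $h(F(X^F))=h(G(X^G))$ and $h:=h(F(X^F))-h(\omega)>0$. Then $Y=F(X^F)$ and $Z=G(X^G)$ are finitarily isomorphic, by a map preserving $\omega$.

## 6. Proof of Theorem 2

Objects on the two sides come from the two chains. The superscripts $F,G$ on $\mathbf l,\mathbf c,\lambda,Q,M$ are omitted. The letter $r$ always denotes a rank (stage).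

**Step 1: matrices for words and runs.** The purpose is to write all conditional laws as products of matrices. For a word $f$ starting and ending with symbols of $F(V_1)$, let $M_f$ be the $V_1\times V_1$ matrix with $M_f(u,v)$ the $P$-weight of paths $u=x_1,\dots,x_{|f|}=v$ with $F(x_i)=f_i$. A *pattern* is a word $s$ over $\{0,1\}$ starting and ending with $1$, of positive probability for $\omega$. Let $\mathcal F(s)$ be the set of words $f$ of pattern $s$ with $M_f\neq0$, let $M_s=\sum_{f\in\mathcal F(s)}M_f$, and
$$\mu_s(f)=\frac{\mathbf lM_f\mathbf c}{\mathbf lM_s\mathbf c}.$$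
Since $\mathbf l,\mathbf c>0$, $\mu_s$ has full support on $\mathcal F(s)$. On the other side we write $\mathcal G(s),\nu_s$. If $V_1$ is a single point these matrices are numbers, $\mu_s(f)=M_f/M_s$, and blocks are exactly independent given $\omega$; this is the easy case of Section 3.

A zero-run of length $T$ with unspecified content contributes
$$Q_T=J_{10}N^{T-1}J_{01}=\lambda^{T-1}\big(\mathbf c\otimes\mathbf l+O(\rho^T)\big).$$
For $s=s_10^{T_1}s_2\cdots s_k$, the sum of $M_f$ over all $f\in\mathcal F(s)$ with $f|_{s_i}=f_i$ for all $i$ is therefore $M_{f_1}Q_{T_1}M_{f_2}\cdots M_{f_k}$.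

Let $d$ be a word of length $q$, $T\ge q+2$ and $p=\lfloor(T-q)/2\rfloor\ge1$. If the labels at positions $p+1,\dots,p+q$ of the run must be $d$ (call this event $D$), the run contributes
$$Q_T^D=J_{10}N^{p-1}N_dN^{T-p-q}J_{01}=\lambda^{T-1}\big(\kappa_d\,\mathbf c\otimes\mathbf l+O_d(\rho^p)\big).$$
Indeed $T-p-q\ge p$, and $(R\otimes L)N_d(R\otimes L)=(LN_dR)\,R\otimes L=\lambda^q\kappa_d\,R\otimes L$. For the complement, $Q_T^{D^c}=Q_T-Q_T^D=\lambda^{T-1}\big((1-\kappa_d)\mathbf c\otimes\mathbf l+O_d(\rho^p)\big)$.

**Step 2: parameters.** We fix all constants, so that later inequalities are bookkeeping. For $r\ge1$ choose a word $d_r$, on the $G$-side if $r$ is odd and on the $F$-side if $r$ is even, with $\kappa_r:=\kappa_{d_r}\in(0,\frac1{r+1}]$, and let $q_r$ be its length. Set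
$$\theta_0=1,\quad\theta_r=\frac{\kappa_r\theta_{r-1}}{104},\quad\delta_r=\frac{\theta_r}2,\quad a_0=h,$$
$$\eta_r=\frac1{4r},\quad\eta'_r=\frac{a_{r-1}\eta_r}{16h},\quad\varepsilon_r=\frac{a_{r-1}\eta'_r}8,\quad a_r=\frac{a_{r-1}\eta'_r}4.$$
So $a_r\le a_{r-1}\le h$ and $\eta'_r\le\eta_r/16$. Choose $m_r$ with $4e^{-a_{r-1}\eta'_rm_r/8}\le1$ and $e^{-a_{r-1}\eta_rm_r/8}\le1/r$. These numbers are fixed in advance. The integers $n_0<n_1<\cdots$ (run lengths at which we cut) are chosen inductively and large. The first requirement on $n_r$ is: $n_r\ge q_{r+1}+4$, and for all $T\ge n_r$ each of $Q_T$ (both sides) and $Q_T^D,Q_T^{D^c}$ (with $D$ defined by $d_{r+1}$, on its side) has entries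
$$\zeta\,\mathbf c(u)\mathbf l(v)e^{x},\qquad|x|\le\delta_r/4,\tag{1}$$
with scalars $\zeta=\lambda^{T-1},\ \lambda^{T-1}\kappa_{r+1},\ \lambda^{T-1}(1-\kappa_{r+1})$ respectively. By Step 1 all large $n_r$ satisfy it, because $\mathbf c,\mathbf l>0$ and $0<\kappa_{r+1}<1$. The second requirement (for $r\ge1$) comes in Step 6.

We use (1) as follows. If $\alpha\ge0$ is a nonzero row vector and $Q$ is as in (1), then $\alpha Q\propto_{\delta_r/4}\mathbf l$. If $\beta\ge0$ is a nonzero column vector, then $Q\beta\propto_{\delta_r/4}\mathbf c$. A long run resets the past, up to $e^{\pm\delta_r/4}$.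

**Step 3: blocks and adapted laws.** Here we set up the hierarchy and isolate what "almost independent" means. A *rank-$r$ run* is a maximal zero-run of $\omega$ of length $\ge n_r$. A *rank-$r$ block* is the interval between two consecutive rank-$r$ runs; it begins and ends with a $1$. Almost surely all zero-runs are finite, and since a bounded run of a given large length $T$ has positive probability ($Q_T>0$), ergodicity gives rank-$r$ runs infinitely often in both directions. The event "$[i,j]$ is a rank-$r$ block" depends only on $\omega_{[i-n_r,j+n_r]}$. Let $S_r$ be the set of patterns without zero-runs of length $\ge n_r$. Each $s\in S_r$ ($r\ge1$) decomposes uniquely as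
$$s=s_10^{T_1}s_2\cdots0^{T_{k-1}}s_k,\qquad s_i\in S_{r-1},\quad n_{r-1}\le T_i<n_r .$$
For a toy example with $n_0=2$, $n_1=4$ (ignoring largeness), the pattern $10100110001$ decomposes as $101\,|\,00\,|\,11\,|\,000\,|\,1$.

If $k\ge2$, let $D(s)$ be the event that the first run $0^{T_1}$ carries $d_r$ in its middle, as in Step 1. It is a subset of $\mathcal G(s)$ for $r$ odd and of $\mathcal F(s)$ for $r$ even.

**Definition (adapted).** For $s\in S_r$, $r\ge1$, a probability $\mu'$ on $\mathcal F(s)$ is *$\tau$-adapted* if its projection to $\prod_i\mathcal F(s_i)$ has full support and, for all $i$, the conditional law of $f|_{s_i}$ given $f|_{s_1},\dots,f|_{s_{i-1}}$ is always $\approx_\tau\mu_{s_i}$. Similarly on $\mathcal G(s)$.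

If $V_1$ is a single point, then $\mu_s$ is $0$-adapted. In general:

**(A1)** $\mu_s$, $\nu_s$ and, if $k\ge2$, the conditionals of $\nu_s$ ($r$ odd) or $\mu_s$ ($r$ even) on $D(s)$ and on $D(s)^c$ are $\delta_{r-1}$-adapted.

Proof. Full support holds because all matrices in (1) are entrywise positive. Write $f_i=f|_{s_i}$. The conditional law of $f_i$ given $f_{<i}$ is $\mathbf l'M_{f_i}\mathbf c'/\mathbf l'M_{s_i}\mathbf c'$. Here $\mathbf l'=\mathbf lM_{f_1}Q_{T_1}\cdots M_{f_{i-1}}Q_{T_{i-1}}$ and $\mathbf c'=Q_{T_i}M_{s_{i+1}}\cdots M_{s_k}\mathbf c$, with $Q_{T_1}$ replaced by $Q^D_{T_1}$ or $Q^{D^c}_{T_1}$ under conditioning. Either $i=1$ and $\mathbf l'=\mathbf l$, or $\mathbf l'$ is a nonzero nonnegative row vector times a matrix as in (1) with index $r-1$; so $\mathbf l'\propto_{\delta_{r-1}/4}\mathbf l$. Likewise $\mathbf c'\propto_{\delta_{r-1}/4}\mathbf c$. Up to a common constant, numerator and denominator differ from $\mathbf lM_{f_i}\mathbf c$ and $\mathbf lM_{s_i}\mathbf c$ by factors in $e^{\pm\delta_{r-1}/2}$, so the quotient differs from $\mu_{s_i}(f_i)$ by a factor in $e^{\pm\delta_{r-1}}$.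

**(A2)** If $\mu''$ is $\tau$-adapted and $\mu'\approx_\theta\mu''$, then $\mu'$ is $(\tau+2\theta)$-adapted, because conditional probabilities are ratios of two marginals, each changed by a factor in $e^{\pm\theta}$.

By (1) again, the measure $\kappa'$ of $D(s)$ under $\nu_s$ (resp. $\mu_s$) is a quotient in which only one matrix differs between numerator and denominator, so
$$\kappa'\in\kappa_re^{\pm\delta_{r-1}/2}\subset[\kappa_r/2,2\kappa_r].\tag{2}$$

**Step 4: robust relations, by induction on the rank.** This is the heart. Call $\mathcal R\subset\mathcal F(s)\times\mathcal G(s)$ *$\theta$-robust* if for all probabilities $\mu'\approx_\theta\mu_s$, $\nu'\approx_\theta\nu_s$ there is a coupling of $\mu',\nu'$ supported in $\mathcal R$. (The example with $\mathsf b_3$ in Section 3 is $0.05$-robust in this sense; the diagonal example is not $\theta$-robust for any $\theta>0$.) For every $r$ and $s\in S_r$ we construct partitions $\hat{\mathcal F}_r(s),\hat{\mathcal G}_r(s)$ of $\mathcal F(s),\mathcal G(s)$ and a relation $\mathcal R_r(s)\subset\mathcal F(s)\times\mathcal G(s)$ such that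

* (i) $\mathcal R_r(s)$ is a union of products of atoms;
* (ii) $\mathcal R_r(s)$ is $\theta_r$-robust;
* (iii) $|\hat{\mathcal F}_r(s)|,|\hat{\mathcal G}_r(s)|\le e^{(h-a_r)|s|}$;
* (iv) for $r\ge1$, $\mathcal R_r(s)\subset\mathcal R^0(s):=\{(f,g):(f|_{s_i},g|_{s_i})\in\mathcal R_{r-1}(s_i)\ \forall i\}$.

Property (iv) makes decisions permanent. Property (iii) says that there are exponentially fewer atoms than typical words, and it drives uniqueness.

*Rank 0.* Trivial partitions and $\mathcal R_0(s)=\mathcal F(s)\times\mathcal G(s)$; (iii) holds since $a_0=h$.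

*From rank $r-1$ to rank $r\ge1$.* First, adapted laws can be coupled within the old relations.

**(A3)** If $\mu',\nu'$ on $\mathcal F(s),\mathcal G(s)$ are $\theta_{r-1}$-adapted, they have a coupling supported in $\mathcal R^0(s)$.

Proof. Choose the pairs $(f_i,g_i)$ successively. Given the past pairs, the conditional law of $f_i$ given $f_{<i}$ is $\approx_{\theta_{r-1}}\mu_{s_i}$ and that of $g_i$ given $g_{<i}$ is $\approx_{\theta_{r-1}}\nu_{s_i}$, so by robustness they can be coupled inside $\mathcal R_{r-1}(s_i)$. The law of $f_i$ given all past pairs then depends only on $f_{<i}$, so $(f_1,\dots,f_k)$ has the right law; likewise $(g_i)$. Finally fill in the run contents with their conditional laws given the block contents, independently on the two sides.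

*The partitions.* The *product partition* of $\mathcal F(s)$ is by the $\hat{\mathcal F}_{r-1}(s_i)$-classes of all $f|_{s_i}$. For $0<\eta<1$ let $k(\eta)$ be least such that $s_{k(\eta)}$ ends at a position $\ge(1-\eta)|s|$. Let $s^\eta=s_10^{T_1}\cdots s_{k(\eta)}$ (the *initial part*) and $\ell^\eta=|s^\eta|\ge(1-\eta)|s|$. Call $s$ *good* if $k\ge2$, $|s|\ge m_r$, and $\ell^\eta\le(1-\eta/2)|s|$ for $\eta\in\{\eta_r,\eta'_r\}$. In the toy pattern above with $\eta=\frac14$, the pieces $s_1,s_2,s_3$ end at $3,7,11$ and $(1-\eta)|s|=8.25$. So $k(\eta)=3$, $\ell^\eta=11$, and the pattern is not good: its pieces are too long compared to $\eta|s|$.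

If $s$ is not good, take the product partitions and $\mathcal R_r(s)=\mathcal R^0(s)$. Then (i) and (iv) are clear. There are at most $\prod_ie^{(h-a_{r-1})|s_i|}\le e^{(h-a_{r-1})|s|}$ classes, which gives (iii). For (ii): laws $\approx_{\theta_r}\mu_s,\nu_s$ are $(\delta_{r-1}+2\theta_r)$-adapted by (A1), (A2), and $\delta_{r-1}+2\theta_r\le\theta_{r-1}$; apply (A3).

Now let $s$ be good and $r$ odd. For $r$ even the construction is the same with the roles of $F$ and $G$ (and of $\mu$ and $\nu$) exchanged throughout; $D(s)$ is then on the $F$-side by Step 2, and (i)–(iv) are symmetric. For $r$ odd the aim is that a word on the $G$-side determines most of its partner on the $F$-side. Write $\eta=\eta_r$, $\eta'=\eta'_r$, $\varepsilon=\varepsilon_r$, $a=a_{r-1}$. The $F$-side uses the initial part $s^\eta$, the $G$-side the longer initial part $s^{\eta'}$. Let $I^F$ be the set of words $u$ on $s^\eta$ whose probability $\bar\mu(u)$ under the $s^\eta$-marginal of $\mu_s$ lies in $[e^{-(h+\varepsilon)\ell^\eta},e^{-(h-\varepsilon)\ell^\eta}]$. Define $I^G$ similarly with $\eta'$, $\nu_s$ and marginal $\bar\nu$.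 Probabilities sum to at most $1$, so $|I^F|\le e^{(h+\varepsilon)\ell^\eta}$ and $|I^G|\le e^{(h+\varepsilon)\ell^{\eta'}}$. The class of $f$ in $\hat{\mathcal F}_r(s)$ is

* if $f|_{s^\eta}\in I^F$: given by the word $f|_{s^\eta}$ and the $\hat{\mathcal F}_{r-1}$-classes of $f|_{s_i}$, $i>k(\eta)$;
* otherwise: given by its product class and the flag "not in $I^F$".

$\hat{\mathcal G}_r(s)$ is defined in the same way (with $\eta'$, $I^G$) and additionally refined by $\{D,D^c\}$, $D=D(s)$. Both refine the product partitions. So the initial part is fully resolved while the tail is kept coarse, and the coarse tail is what keeps (iii) alive. Since $\ell^\eta\le(1-\eta/2)|s|$ and $\varepsilon=a\eta'/8\le a\eta/8$,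
$$|\hat{\mathcal F}_r(s)|\le e^{(h-a)|s|}+e^{(h+\varepsilon)\ell^\eta+(h-a)(|s|-\ell^\eta)}\le2e^{(h-3a\eta/8)|s|}\le e^{(h-a\eta/4)|s|},\tag{3}$$
because the second exponent is at most $(h+\varepsilon-a\eta/2)|s|$, and $2e^{-a\eta|s|/8}\le1$ by $|s|\ge m_r$ and $\eta'\le\eta$. In the same way $|\hat{\mathcal G}_r(s)|\le4e^{(h-3a\eta'/8)|s|}\le e^{(h-a\eta'/4)|s|}$. As $a_r=a\eta'/4\le a\eta/4$, (iii) holds.

*The relation.* Let $\nu^1=\nu_s(\cdot\mid D^c)$ and $\nu^2=\nu_s(\cdot\mid D)$. By (A1), (A3) there is a coupling of $\mu_s$ and $\nu^1$ in $\mathcal R^0(s)$. By (i) at rank $r-1$, $\mathcal R^0(s)$ is a union of products of atoms of the product partitions, hence of products of atoms of $\hat{\mathcal F}_r(s)$ and $\hat{\mathcal G}_r(s)$. Project the coupling to pairs of atoms of $\hat{\mathcal F}_r(s)$ and of $\hat{\mathcal G}_r(s)$ inside $D^c$, and apply Lemma 4.2. We get an acyclic coupling $K_1$ of the projected measures, supported on pairs with $\hat f\times\hat g\subset\mathcal R^0(s)$. Put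
$$\mathcal R_r(s)=\{(f,g)\in\mathcal R^0(s):\ g\in D,\ \text{or }K_1(\hat f,\hat g)>0\},$$
where $\hat f,\hat g$ are the atoms of $f,g$. Off the reserve $D$ the relation is a forest; on $D$ it is everything the past allows. (i) and (iv) are clear.

*Robustness.* Write $\theta=\theta_r$ and let $\mu'\approx_\theta\mu_s$, $\nu'\approx_\theta\nu_s$. First we match $D^c$ along the forest. For atoms $\hat g\subset D^c$ put mass
$$K'(\hat f,\hat g)=(1-\kappa')K_1(\hat f,\hat g)\,\frac{\nu'(\hat g)}{\nu_s(\hat g)}$$
on $\hat f\times\hat g$, distributed as $\mu'(\cdot\mid\hat f)\times\nu'(\cdot\mid\hat g)$. Since $\sum_{\hat f}K_1(\hat f,\hat g)=\nu^1(\hat g)=\nu_s(\hat g)/(1-\kappa')$, the $g$-marginal is $\nu'|_{D^c}$. The $f$-marginal is $\mu'(f)\,m(\hat f)/\mu'(\hat f)$, where $m(\hat f)=\sum_{\hat g}K'(\hat f,\hat g)\in e^{\pm\theta}(1-\kappa')\mu_s(\hat f)$, so $m(\hat f)/\mu'(\hat f)\in(1-\kappa')e^{\pm2\theta}$. Since $e^{2\theta}-1\le3\theta$ (recall $\theta\le1/208$), the remainder $\mu^{\mathrm{rem}}=\mu'-(f\text{-marginal})$ satisfies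
$$\frac{\mu^{\mathrm{rem}}}{\kappa'\mu'}\in\Big[1-\frac{3\theta}{\kappa'},1+\frac{3\theta}{\kappa'}\Big],\qquad\frac{3\theta}{\kappa'}\le\frac{6\theta_r}{\kappa_r}=\frac{6\theta_{r-1}}{104}\le\frac12.$$
In particular it is positive. Its total mass is $1-\nu'(D^c)=\nu'(D)$. Normalizing changes the ratio by a factor in the same range, and $\log\frac{1+x}{1-x}\le4x$ on $[0,\frac12]$. So the normalized remainder is $\approx_{12\theta/\kappa'}\mu'$, hence $\approx_{13\theta/\kappa'}\mu_s$. By (A1), (A2) and (2) it is adapted with constant
$$\frac{26\theta}{\kappa'}+\delta_{r-1}\le\frac{52\theta_r}{\kappa_r}+\delta_{r-1}=\tfrac12\theta_{r-1}+\tfrac12\theta_{r-1}=\theta_{r-1}.$$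
This is where $104$ comes from. Also $\nu'(\cdot\mid D)\approx_{2\theta}\nu^2$, so by (A1), (A2) it is adapted with constant $4\theta+\delta_{r-1}\le\theta_{r-1}$. Here it matters that $D$ sits in a run. By (A3) the normalized remainder and $\nu'(\cdot\mid D)$ have a coupling in $\mathcal R^0(s)\cap(\mathcal F(s)\times D)\subset\mathcal R_r(s)$. Adding $\nu'(D)$ times this coupling to $K'$ gives a coupling of $\mu',\nu'$ in $\mathcal R_r(s)$. So (ii) holds and the induction is complete.

**Step 5: most words have one partner atom.** We now cash in the forest. Let $s$ be good, $r$ odd. Call $g\in D^c$ *exclusive* if $\hat g$ has exactly one $K_1$-partner. By Lemma 4.2 and (3), at most $e^{(h-a\eta/4)|s|}$ atoms in $D^c$ are non-exclusive. An atom whose initial word is in $I^G$ has $\nu_s$-measure at most $e^{-(h-\varepsilon)\ell^{\eta'}}\le e^{-(h-\varepsilon)(1-\eta')|s|}$. Hence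
$$\nu_s\{g\in D^c:g|_{s^{\eta'}}\in I^G,\ g\text{ not exclusive}\}\le e^{(-a\eta/4+h\eta'+\varepsilon)|s|}\le e^{-a\eta|s|/8}\le\frac1r,\tag{4}$$
since $h\eta'=a\eta/16$, $\varepsilon\le a\eta/128$ and $|s|\ge m_r$. The $G$-side is resolved on a longer initial part ($\eta'\ll\eta$), so its atoms are much lighter than one over the number of $F$-atoms.

**Step 6: choice of $n_r$.** The estimate (4) helps coordinate $0$ only if $0$ lies in a typical place. For a pair $(y,z)$ with common marker process $\omega$, let $E_r$ be the event: $0$ lies in a rank-$r$ block, its pattern $s$ is good, $0$ lies in the initial part used on the $F$-side and in that used on the $G$-side, and the initial words of $y,z$ lie in $I^F,I^G$.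

*Claim.* With the rank-$(r-1)$ data fixed, $\limsup_{n_r\to\infty}P(E_r^c)\le\eta_r+\eta'_r$, uniformly over joint laws of $(y,z)$ with the given marginals and common $\omega$.

The uniformity comes for free: we use a union bound over events that concern $y$ alone or $z$ alone (each determines $\omega$). Note that for given $s$ the decomposition and the sets $I^F,I^G$ do not involve $n_r$.

(a) *The block is large.* Fix $M$. Almost surely, once $n_r$ exceeds the lengths of all zero-runs meeting $[-M,M]$, this interval meets no rank-$r$ run, so it lies in a rank-$r$ block. So, as $n_r\to\infty$, $0$ is in a rank-$r$ block $[i,j]$ with $i\to-\infty$, $j\to\infty$. For large $M$ the interval $[-M,M]$ contains a rank-$(r-1)$ run between two $1$'s, so $k\ge2$ and $|s|\ge m_r$ with probability tending to $1$.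

(b) *The pattern is good.* Every $t$ lies in exactly one rank-$(r-1)$ block or rank-$(r-1)$ run; let $b_t<\infty$ be its length. The pieces $s_i$ and $0^{T_i}$ of a rank-$r$ block are rank-$(r-1)$ blocks and runs. Choose $M$ with $P(b_0>M)<\eta'_r/16$. By Birkhoff's theorem on both half-lines, eventually the fraction of $t\in[i,j]$ with $b_t>M$ is $<\eta'_r/8$. A piece of length $>M$ consists of such $t$, so all pieces have length at most $\max(M,\eta'_r|s|/8)=\eta'_r|s|/8$ for $|s|$ large. The piece $s_{k(\eta)-1}$, if any, ends before $(1-\eta)|s|$, and after it come one run and $s_{k(\eta)}$. So for $\eta\in\{\eta_r,\eta'_r\}$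
$$\ell^\eta\le(1-\eta)|s|+2\eta'_r|s|/8\le(1-\eta/2)|s|.$$
Hence $s$ is good with probability tending to $1$.

(c) *The position of $0$.* By stationarity, given that the rank-$r$ block containing $0$ has pattern $s$, the position of $0$ in it is uniform. So $0$ is outside $s^\eta$ with conditional probability $1-\ell^\eta/|s|\le\eta$. Over the two sides this costs $\eta_r+\eta'_r$.

(d) *The initial words are typical.* Let $s$ be good and let the initial part used on the $F$-side occupy $[i,j']\ni0$, with pattern $\varsigma$, length $\ell$ and word $u=Y_{[i,j']}$. Since $\ell<|s|$, the initial part is followed inside $s$ by a run of length $\ge n_{r-1}$. So $\bar\mu(u)=\mathbf lM_u\mathbf c'/\mathbf lM_\varsigma\mathbf c'$ with $\mathbf c'\propto_{\delta_{r-1}/4}\mathbf c$, whence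
$$\bar\mu(u)\in e^{\pm\delta_{r-1}}\,\frac{\mathbf lM_u\mathbf c}{\mathbf lM_\varsigma\mathbf c}.$$
For a fixed interval of length $\ell$, with $\pi$ the stationary vector, the word $u$ has probability $\pi|_{V_1}M_u\mathbf 1$ and the pattern $\varsigma$ has probability $\pi|_{V_1}M_\varsigma\mathbf 1$. Since $\pi,\mathbf l,\mathbf c>0$ on the finite set $V_1$, these are within a factor $C^{\pm1}$ of $\mathbf lM_u\mathbf c$ and $\mathbf lM_\varsigma\mathbf c$, with $C$ depending only on the chain. So
$$-\log\bar\mu(u)=-\log P(Y_{[i,j']})+\log P(\omega_{[i,j']})+O(1).$$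
Apply Lemma 4.1 to $Y$ and to $\omega$ with $\varepsilon_r/4$, on $[i,j']\ni0$. As $h=h(Y)-h(\omega)$, this gives $|-\log\bar\mu(u)-h\ell|\le\frac12\varepsilon_r\ell+M'$ with an a.s. finite random $M'$ independent of $n_r$. As $\ell\ge\frac12|s|\to\infty$ a.s., the probability that $s$ is good, $0$ is in the initial part and $u\notin I^F$ tends to $0$. The $G$-side is the same, with the same $h$. This proves the claim.

Since $\eta_r+\eta'_r<1/r$, we choose $n_r$ so that also $P(E_r^c)\le1/r$ for all such joint laws. This is the second requirement on $n_r$.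

**Step 7: one coupling that obeys all relations.** Let $\Omega_r$ be the set of $(y,z)$ with $\omega(y)=\omega(z)$ such that for every rank-$r$ block $[i,j]$ with pattern $s\in S_r$, $(y,z)|_{[i,j]}\in\mathcal R_r(s)$. It is an intersection of clopen conditions, hence closed.

*Claim.* There is a coupling $\Gamma$ of the laws of $Y,Z$ with $\Gamma(\Omega_r)=1$ for all $r$.

Fix $r,m$ and take a common $\omega_{[-m,m]}$, which is possible as the laws agree. Suppose it contains at least two zero-runs of length $\ge n_r$ bounded by $1$'s inside $[-m,m]$. Write the part between its first and last $1$ as $s_00^{T_1}s_1\cdots s_k0^{T_{k+1}}s_{k+1}$, cutting at all zero-runs of length $\ge n_r$. Then $s_1,\dots,s_k$ are the patterns of rank-$r$ blocks and belong to $S_r$. Given $\omega_{[-m,m]}$, the weight of the contents $(f_1,\dots,f_k)$ of these blocks is proportional to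
$$\alpha Q_{T_1}M_{f_1}Q_{T_2}\cdots M_{f_k}Q_{T_{k+1}}\beta,$$
where the nonzero vectors $\alpha,\beta\ge0$ collect everything up to the end of $s_0$ and everything from the start of $s_{k+1}$. As in (A1), with (1) for index $r$, the law of $f_i$ given $f_{<i}$ is $\approx_{\delta_r}\mu_{s_i}$; likewise on the $G$-side. As $\delta_r\le\theta_r$, robustness lets us couple successively with $(f_i,g_i)\in\mathcal R_r(s_i)$, exactly as in (A3). Fill in all other coordinates, inside and outside $[-m,m]$, with their conditional laws under $Y$, resp. $Z$, given what has been chosen on that side, independently on the two sides. If there are fewer than two such runs, fill in everything this way. This gives a coupling $\Gamma_{r,m}$ of $Y,Z$ with $\omega(y)=\omega(z)$ on $[-m,m]$.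

Fix $[i,j]$. For $m$ large the condition of $\Omega_r$ at $[i,j]$ can fail only if $[i,j]$ is a rank-$r$ block of $\omega(y)$ or $\omega(z)$ and an adjacent maximal zero-run is not bounded by $1$'s inside $[-m,m]$. Since zero-runs are a.s. finite, this has probability tending to $0$ as $m\to\infty$. A clopen condition whose probability tends to $1$ has probability $1$ in a weak limit, so a weak limit $\Gamma_r$ of $\Gamma_{r,m}$ along a subsequence satisfies $\Gamma_r(\Omega_r)=1$. Almost surely every rank-$r'$ block with $r'<r$ is a piece in the iterated decomposition of a rank-$r$ block, so by (iv) $\Gamma_r(\Omega_{r'})=1$ for all $r'\le r$. Let $\Gamma$ be a weak limit of the $\Gamma_r$. As the $\Omega_{r'}$ are closed, $\Gamma(\Omega_{r'})=1$ for all $r'$. ($\Gamma$ need not be shift-invariant; this is not used.)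

**Step 8: reading off the isomorphism.** It remains to see that under $\Gamma$ each side is a finitary function of the other. Say that $z$ *determines $y_t$ at rank $r$* if $t$ lies in a rank-$r$ block $[i,j]$ of $\omega(z)$ with pattern $s\in S_r$, the set $\{f\in\mathcal F(s):(f,z_{[i,j]})\in\mathcal R_r(s)\}$ is nonempty, and all its members agree at $t$. Their common value is the *determined value*. This notion involves $z$ only and is shift-equivariant. If $(y,z)\in\Omega_r$, then $y_{[i,j]}$ belongs to that set, so the determined value is $y_t$.

Let $r$ be odd. Suppose $E_r$ holds and, for the rank-$r$ block $[i,j]\ni0$, $z|_{[i,j]}\in D^c$ is exclusive. For $(y,z)\in\Omega_r$ all admissible $f$ lie in the unique $K_1$-partner of the atom of $z|_{[i,j]}$, which is then the $\hat{\mathcal F}_r(s)$-class of $y|_{[i,j]}$. As $y|_{s^\eta}\in I^F$, that class fixes $f$ on the initial part, which contains $0$. So $z$ determines $y_0$ at rank $r$.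

How often does this fail? Given that $[i,j]$ is a rank-$r$ block with pattern $s$, and given the adjacent run lengths $T,T'\ge n_r$, the law of $z|_{[i,j]}$ is proportional to $\pi|_{V_1}Q_TM_gQ_{T'}\mathbf 1$, so by (1) it is $\approx_{\delta_r}\nu_s$. On $E_r$ the initial word of $z$ is in $I^G$. Hence by (4), (2) and $\Gamma(E_r^c)\le\frac1r$,
$$\Gamma(z\text{ does not determine }y_0\text{ at rank }r)\le\frac1r+e^{\delta_r}\Big(2\kappa_r+\frac1r\Big)\to0\qquad(r\text{ odd},\ r\to\infty).$$
The event on the left concerns $z$ only. So almost every $z$, for the law of $Z$, determines $y_0$ at some rank. By stationarity of $Z$ and shift-equivariance almost every $z$ determines $y_t$ at some rank, for every $t$.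

Let $\Phi(z)_t$ be the determined value at the smallest determining rank. Consider the full-measure invariant set of $z$ for which all zero-runs are finite, runs of every rank occur in both directions, and all coordinates are determined. For such $z$ a finite window decides whether $t$ lies in a rank-$r'$ block, and which one. Inspecting $r'=0,1,2,\dots$ up to the smallest determining rank therefore uses a finite window, and $\Phi(z)_t$ depends on that window. So $\Phi$ is shift-commuting and continuous off a null set, and $\Gamma(y=\Phi(z))=1$.

By the symmetric argument with even $r$ there is $\Psi$, shift-commuting and continuous off a null set, with $\Gamma(z=\Psi(y))=1$. Thus $\Phi$ carries the law of $Z$ to that of $Y$, $\Psi$ carries the law of $Y$ to that of $Z$, and $\Psi\Phi=\mathrm{id}$, $\Phi\Psi=\mathrm{id}$ a.e. Both preserve $\omega$, because $\omega(y)=\omega(z)$ $\Gamma$-a.e. This proves Theorem 2. $\blacksquare$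

## 7. Marker words in a hidden Markov process

Now let $Y_t=\phi(X_t)$ as in Section 1, with $h_Y:=h(Y)>0$. We want a word $w$ of $Y$ whose occurrences turn a block chain of $X$ into a marked chain. The danger is that the chain conditioned to avoid $w$ splits into several classes or becomes periodic, as happened for the even process with marker $1$. To prevent this we take $w$ rare and far from periodic.

Let $P^{k_0}>0$ with $k_0\ge1$; then also $P^{k_0+1}>0$. A word $v$ has *period* $d$ if $v_{i+d}=v_i$ whenever both are defined. For instance $01010$ has period $2$.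

**Lemma 7.1.** For all large $K$, with $m=K^2$, there is a word $w$ of length $m$ with $0<P(Y_{[1,m]}=w)\le e^{-h_Ym/2}$ such that

* (a) no subword of $w$ of length $\ge m-3K$ has a period $d\in[1,2K]$;
* (b) for all $v,v'\in V$ there is a $K$-step path $v=x_0,x_1,\dots,x_K=v'$ whose label $\phi(x_1)\cdots\phi(x_K)$ is not a subword of $w$ (a *good window* from $v$ to $v'$).

**Proof.** (a) A word violating (a) has a subword of length exactly $m-3K$ with a period $d\le2K$. It is determined by the starting place, by $d$, and by at most $2K+3K=5K$ letters. So there are at most $(3K+1)(2K)|A|^{5K}$ such words, and those of probability $\le e^{-h_Ym/2}$ have total probability at most $(3K+1)(2K)|A|^{5K}e^{-h_YK^2/2}\to0$. By SMB the probability that $Y_{[1,m]}$ is a word of probability $\le e^{-h_Ym/2}$ tends to $1$. So $w$ exists.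

(b) $Y$ has at least $e^{h_Yn}$ words of length $n$ of positive probability, since $H(Y_{[1,n]})\ge nh_Y$. Take $n=K-2k_0$. For each such word $u$ pick a path $x'_1\cdots x'_n$ labeled $u$, join $v$ to $x'_1$ in $k_0$ steps and $x'_n$ to $v'$ in $k_0+1$ steps: $k_0+(n-1)+(k_0+1)=K$ steps in all. The label has $u$ at places $k_0,\dots,k_0+n-1$, so different $u$ give different labels. There are at least $e^{h_Y(K-2k_0)}>m$ of them for $K$ large, while $w$ has at most $m$ subwords of length $K$. $\square$

Fix such $K\ge10$ and $w$; then $m\ge10K$. Let $\hat X_t=(X_{t-m+1},\dots,X_t)$, an irreducible aperiodic chain on the set $\hat V$ of $m$-paths (walks with $m$ vertices). Let $V_1$ be the set of $m$-paths labeled $w$, $V_0=\hat V\setminus V_1$, $\omega_t=1[\hat X_t\in V_1]$, and $F(\hat X_t)=(\phi(X_t),\omega_t)$. As $\omega_t$ is a function of $Y_{[t-m+1,t]}$, the process $F(\hat X)$ is conjugate to $Y$ by block codes.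

**Lemma 7.2.** $(\hat X,V_1)$ is a marked chain and $F$ is an observable of it.

**Proof.** "Leads to" refers to paths of $\hat X$ of length $\ge1$ whose intermediate states lie in $V_0$. We describe a path of $\hat X$ by the underlying vertex path: the state at time $e$ occupies the interval $(e-m,e]$, and it is in $V_1$ exactly when $w$ is the label there. One remark does most of the work: a word containing the label of a good window is not a subword of $w$. So if $(e-m,e]$ contains a full good window, $w$ does not occur there.

Call an $m$-path at time $t$, with labels $y_{t-m+1},\dots,y_t$, *free* if for no $1\le i\le K$ is $y_{t-m+i+1}\cdots y_t=w_1\cdots w_{m-i}$. That is, no occurrence of $w$ that would end within the next $K$ steps is already under way.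

**Fact 0.** *Along any path, the state at $t$ or the state at $t+K$ is free; states of $V_1$ are free.* Suppose prefixes of $w$ of lengths $m-i$ and $m-i'$ ($1\le i,i'\le K$) end at $t$ and $t+K$. Their starting points differ by $d=K+i'-i\in[1,2K-1]$, and comparison on the overlap gives $w_{j+d}=w_j$ for $1\le j\le m-K-i'=(m-i)-d$. So the prefix of $w$ of length $m-i\ge m-K$ has period $d$, contradicting (a). If $w$ and its prefix of length $m-i$ both end at $t$, then $w$ has period $i\le K$, again a contradiction.

*A base state.* Fix $v^*\in V$ and a good window $\gamma$ from $v^*$ to $v^*$, as a sequence of $K$ vertices $x_1,\dots,x_K=v^*$. Let $b$ be the $m$-path formed by the last $m$ vertices of $\gamma\gamma\cdots\gamma$. Since $m-K\ge2K$, any suffix of $b$ of length $\ge m-K$ contains $\gamma$. So $b\in V_0$ and $b$ is free.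

**Fact 1.** *Every free state leads to $b$.* From a free state at time $t$ ending at $v$, follow a good window $v\to v^*$, then $\gamma^n$ with $nK\ge m$; the last state is $b$. An occurrence of $w$ ending at $t+i$ with $1\le i\le K$ would contradict freeness. If $i>K$, let $j=\lfloor i/K\rfloor\ge1$; the interval $(t+i-m,t+i]$ contains the good window on $(t+(j-1)K,t+jK]$, as $(j-1)K\ge i-2K\ge i-m$.

**Fact 2.** *There are loops at $b$ in $V_0$ with coprime lengths.* Fact 1 applied to $b$ gives length $(n+1)K$ for large $n$. Alternatively, from $b$ at time $0$ follow an edge $v^*\to v_1$, then a good window $v_1\to v^*$ on $(1,1+K]$, then $\gamma^n$: length $(n+1)K+1$. Consider $(e-m,e]$ with $e\ge1$. If $e\le K$ it contains the last $\gamma$ of $b$, on $(-K,0]$, as $e-m\le-K$. If $e\ge K+1$, the last of the good windows after time $1$ that ends at or before $e$ starts after $e-2K\ge e-m$, so it is contained in the interval. So $w$ does not occur, and $(n+1)K$, $(n+1)K+1$ are coprime.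

**Fact 3.** *$b$ leads to every state $\varsigma$ on a cycle in $V_0$.* Unroll the cycle to a bi-infinite path $x$ in $G$ whose labels $y$ avoid $w$, with $(x_{-m+1},\dots,x_0)=\varsigma$. We want to enter $x$ from $b$ without creating $w$ across the seam. Call $t$ *bad* if for some $1\le a\le K-1$, $y_{t+1}\cdots y_{t+m-a}=w_{a+1}\cdots w_m$. Not both $t$ and $t+K$ are bad: if they are, with $a$ and $a'$, then with $d=K+a-a'\in[2,2K-2]$ comparison on $[t+K+1,t+m-a]$ gives $w_{j+d}=w_j$ for $a'+1\le j\le m-d$. So the suffix $w_{a'+1}\cdots w_m$, of length $\ge m-K$, has period $d$, contradicting (a). Choose a non-bad $t\in\{-m-K,-m\}$. Start in $b$ at time $t-K$, follow a good window $v^*\to x_t$ during $(t-K,t]$, then $x_{t+1},\dots,x_0$. The final $m$-path is $\varsigma$, as $t\le-m$. Consider $(e-m,e]$ with $t-K<e\le0$.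

* If $e<t$, it contains the last $\gamma$ of $b$, on $(t-2K,t-K]$.
* If $e\ge t$ and $e-m\le t-K$, it contains the new good window.
* If $e-m\ge t$, it lies in $x$, where $w$ does not occur.
* If $t-K<e-m<t$, put $a=t-(e-m)\in[1,K-1]$; equality of the label with $w$ would give $y_{t+1}\cdots y_{t+m-a}=w_{a+1}\cdots w_m$, making $t$ bad.

So $w$ does not occur.

**Fact 4.** *$b$ leads to every $(p_1,\dots,p_m)\in V_1$.* Choose a predecessor $x_0$ of $p_1$. Start in $b$ at time $-K$, follow a good window $v^*\to x_0$ on $(-K,0]$, then $p_1,\dots,p_m$ at times $1,\dots,m$. Consider $(e-m,e]$ with $-K<e<m$. If $e<0$ it contains the last $\gamma$ of $b$, on $(-2K,-K]$. If $e\ge0$ and $e-m\le-K$ it contains the new good window. Otherwise $e-m=-a$ with $1\le a\le K-1$, and an occurrence of $w$ gives $w_{a+1}\cdots w_m=w_1\cdots w_{m-a}$: $w$ has period $a$, a contradiction.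

*Structure of $V_0$.* A state on a cycle in $V_0$ reaches a free state along the cycle (Fact 0), hence leads to $b$ (Fact 1), and is reached from $b$ (Fact 3). So $V_0$ has exactly one communicating class $C\ni b$ containing a cycle, and $C$ is aperiodic (Fact 2). Every state of $V_1$ leads to $b\in C$ (Facts 0 and 1), and $b$ leads to every state of $V_1$ (Fact 4).

*Asymptotics of $N^n$.* States of $V_0\setminus C$ lie on no cycle in $V_0$, so a path in $V_0$ visits each at most once. Its visit to $C$ is one stretch (a return to $C$ would put the excursion on a cycle), and the stretch is nonempty if the path has length $\ge|V_0|$. So for $n\ge2|V_0|$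
$$N^n=\sum_{i,j\le|V_0|}U_iN_C^{\,n-i-j}W_j,\qquad N_C=N|_{C\times C},$$
where $U_i$ collects the paths that enter $C$ first at step $i$, and $W_j$ the last $j$ steps, outside $C$, after leaving it ($U_0$ and $W_0$ are the identity on $C$, zero elsewhere). By Perron–Frobenius, $N_C^k=\lambda^k(R_C\otimes L_C+O(\rho^k))$ with $\lambda>0$, $\rho<1$ and $R_C,L_C>0$. Hence $N^n=\lambda^n(R\otimes L+O(\rho^n))$ with $R=\sum_i\lambda^{-i}U_iR_C$ and $L=\sum_j\lambda^{-j}L_CW_j$. Here $R(u)>0$ iff $u\in C$ or $u$ leads to $C$ within $V_0$, and $L(v)>0$ iff $v\in C$ or $v$ is reached from $C$ within $V_0$. Since each $u\in V_1$ leads to $C$, the first step of such a path gives $\mathbf c(u)=(J_{10}R)(u)>0$. Since $C$ leads to each $v\in V_1$, the last step gives $\mathbf l(v)=(LJ_{01})(v)>0$. So $(\hat X,V_1)$ is a marked chain.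

*Small words.* A path in $V_0$ contributing to $LN_dR$ starts at a state in or reached from $C$ and ends at a state in or leading to $C$, so it lies in $C$. Hence $\kappa_d$ is the probability that the $F$-labels at times $1,\dots,q$ equal $d$, for the stationary chain on $C$ with transitions $\frac{N(u,v)R(v)}{\lambda R(u)}$ and stationary law $L(u)R(u)$. Every $v\in V$ is the endpoint of some state in $C$: follow a good window from $b$ (at time $0$) to $v$ (at time $K$). For $1\le e\le K$ the interval $(e-m,e]$ contains $(-K,0]$, so the states are in $V_0$. The final state is free, since every interval of length $\ge m-K\ge K$ ending at $K$ contains the good window $(0,K]$. Hence it leads to $b$, and it belongs to $C$. As $h_Y>0$, $\phi$ is not constant, so $F$ is not constant on $C$. Choose $k$ such that all $k$-step transition probabilities of this chain on $C$ are $\ge c>0$. Then the label at time $jk$ takes any prescribed value with conditional probability at most $1-c$ given the chain up to time $(j-1)k$. So $\kappa_d\le(1-c)^{\lfloor q/k\rfloor}$. As $\sum_d\kappa_d=1$ over all words $d$ of length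 $q$, some $d$ has $\kappa_d>0$, and $q$ large makes it small. Finally $F(V_0)\cap F(V_1)=\emptyset$ by the second coordinate. $\square$

## 8. A low-entropy Markov chain with a prescribed marker process

The partner $Z$ must have the same marker process as $\hat X$ and the same entropy as $Y$. Entropy can be added by an independent Bernoulli factor, so we need a chain with the right marker process and small entropy. The idea is to postpone choosing the hidden state: store only the last known state $x$ and a clock $k$ counting marker-free steps since, and resample the state only every $n$ steps. The positive floor of $P_0^n$ against $L$ creates a special state $*$, "hidden state distributed as $L$", which reproduces itself under conditioning on no marker.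

**Lemma 8.1.** Let $(X,V_1)$ be a marked chain on $V$, $p=P(\omega_0=1)$. For all large $n$ there is a finite-state irreducible aperiodic marked chain $(\tilde X,\tilde V_1)$ with the same marker process in law,
$$h(\tilde X)\le H_b(p)+p\log|V_1|+\tfrac1n\log(|V|+1)\qquad(H_b=\text{binary entropy}),$$
and with a state $*\in\tilde V_0$ such that $\tilde L=\delta_*$, $\tilde R(*)=1$, $\tilde P(*,*)=\tilde\lambda=\lambda$.

**Proof.** **Step 1: the construction.** Scale $L$ to be a probability vector (extended by $0$ to $V$), keeping $L\cdot R=1$. Let $P_0(x,y)=P(x,y)1[y\in V_0]$, $P_1(x,y)=P(x,y)1[y\in V_1]$, $S_k(x)=\sum_yP_0^k(x,y)$ and $\hat R(x)=\lambda^{-1}\sum_{y\in V_0}P(x,y)R(y)$. So $\hat R=R$ on $V_0$ and $\hat R=\lambda^{-1}\mathbf c>0$ on $V_1$. Then $LP_0=\lambda L$, $LP_1=\mathbf l$ on $V_1$, and $P_0^n(x,y)=\lambda^n(\hat R(x)L(y)+O(\rho^n))$ for $n\ge1$. For all large $n\ge2$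
$$E(x,y):=P_0^n(x,y)-\chi(x)L(y)\ge0,\qquad\chi(x)=\tfrac12\lambda^n\hat R(x).$$
This is clear where $\hat R(x)L(y)=0$ and holds for large $n$ elsewhere. Fix such an $n$.

The states are $(x,k)$ with $x\in V$, $0\le k<n$, $S_k(x)>0$ ($k$ is the *clock*), and $*$. The markers are $\tilde V_1=\{(v,0):v\in V_1\}$. The transitions are

* $(x,k)\to(v,0)$, $v\in V_1$: probability $(P_0^kP_1)(x,v)/S_k(x)$;
* $(x,k)\to(x,k+1)$ for $k<n-1$: probability $S_{k+1}(x)/S_k(x)$;
* $(x,n-1)\to*$: $\chi(x)/S_{n-1}(x)$; and $(x,n-1)\to(y,0)$, $y\in V_0$: $E(x,y)/S_{n-1}(x)$;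
* $*\to*$: $\lambda$; and $*\to(v,0)$, $v\in V_1$: $(LP_1)(v)$.

Rows sum to $1$, since $\sum_v(P_0^kP_1)(x,v)+S_{k+1}(x)=S_k(x)$, $\chi(x)+\sum_yE(x,y)=S_n(x)$, and $\lambda+\sum_v(LP_1)(v)=L(P_0+P_1)\mathbf 1=1$.

For the two-state chain on $\{0,1\}$ of Section 5, for instance, we have $R=L=1$ and the states are $(0,k)$, $(1,k)$ and $*$; the state $*$ jumps to the marker $(1,0)$ with probability $P(0,1)$, as $0$ does in the original chain.

**Step 2: the marker law.** We exhibit a kernel that intertwines the two chains. Let $\tilde P=\tilde P_0+\tilde P_1$ (transitions into non-markers and into markers), and let $\Lambda$ be the stochastic matrix $\Lambda((x,k),\cdot)=P_0^k(x,\cdot)/S_k(x)$, $\Lambda(*,\cdot)=L$. Then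
$$\tilde P_0\Lambda=\Lambda P_0,\qquad\tilde P_1\Lambda=\Lambda P_1.\tag{5}$$
Indeed:

* at $(x,k)$ with $k<n-1$, the row of $\tilde P_0\Lambda$ is $\frac{S_{k+1}(x)}{S_k(x)}\cdot\frac{P_0^{k+1}(x,\cdot)}{S_{k+1}(x)}=\frac{P_0^{k+1}(x,\cdot)}{S_k(x)}$ (both sides are $0$ if $S_{k+1}(x)=0$);
* at $(x,n-1)$ it is $\frac{\chi(x)L+\sum_yE(x,y)\delta_y}{S_{n-1}(x)}=\frac{P_0^n(x,\cdot)}{S_{n-1}(x)}$;
* at $*$ it is $\lambda L=LP_0$;
* for $\tilde P_1\Lambda$: since $\Lambda((v,0),\cdot)=\delta_v$, the row at $(x,k)$ is $(P_0^kP_1)(x,\cdot)/S_k(x)$, and the row at $*$ is $LP_1$.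

From any state $z$, the probability of no marker in $j$ steps is $(\tilde P_0^j\Lambda\mathbf 1)(z)=(\Lambda P_0^j\mathbf 1)(z)\to0$, since $X$ is irreducible. So every state leads to $\tilde V_1$. For $v\in V_1$, $S_n(v)\ge\chi(v)>0$, so $S_k(v)>0$ for $k<n$, and from $(v,0)$ one reaches $*$ through $(v,1),\dots,(v,n-1)$. From $*$ one reaches every $(v,0)\in\tilde V_1$, as $LP_1=\mathbf l>0$ on $V_1$. Hence there is a unique recurrent class; it contains $*$ and $\tilde V_1$, and is aperiodic because $*$ has a loop ($\lambda>0$). Let $\tilde X$ be the stationary chain on it, with law $\tilde\alpha$. By (5), $\tilde\alpha\Lambda P=\tilde\alpha\tilde P\Lambda=\tilde\alpha\Lambda$, so $\tilde\alpha\Lambda=\pi$, and for all $e_1,\dots,e_j\in\{0,1\}$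
$$\tilde\alpha\tilde P_{e_1}\cdots\tilde P_{e_j}\mathbf 1=\tilde\alpha\tilde P_{e_1}\cdots\tilde P_{e_j}\Lambda\mathbf 1=\pi P_{e_1}\cdots P_{e_j}\mathbf 1.$$
So the marker processes agree in law.

**Step 3: it is a marked chain.** From now on only recurrent states are considered; this set is closed under transitions. On $\tilde V_0=\{*\}\sqcup W$ the state $*$ has no transitions to $W$. Let $N'=\tilde P|_{W\times W}$ and $e=\tilde P|_{W\times\{*\}}$. We show that staying in $W$ is exponentially more costly than $\lambda^j$. The weight of going from $(y,0)$ to $(y',0)$, $y,y'\in V_0$, in $n$ steps within $W$ is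
$$\frac{S_1(y)}{S_0(y)}\cdots\frac{S_{n-1}(y)}{S_{n-2}(y)}\cdot\frac{E(y,y')}{S_{n-1}(y)}=E(y,y')$$
(if $S_{n-1}(y)=0$ then $P_0^n(y,\cdot)=0$, and $E\ge0$ forces $E(y,\cdot)=0$ too). On $V_0\times V_0$, $E=\frac12\lambda^nR\otimes L+\Delta$ with $\Delta=N^n-\lambda^nR\otimes L$, and $\Delta(R\otimes L)=(R\otimes L)\Delta=0$ because $NR=\lambda R$, $LN=\lambda L$, $L\cdot R=1$. So for $i\ge1$
$$E^i=2^{-i}\lambda^{ni}R\otimes L+\Delta^i,\qquad\Delta^i=N^{ni}-\lambda^{ni}R\otimes L=O((\lambda\rho)^{ni}).$$
Hence $E^i=O((\lambda\rho_1)^{ni})$ with $\rho_1=\max(\rho,2^{-1/n})<1$. A path of length $j\ge n$ in $W$ from $(x,k)$ to $(x',k')$ consists of $n-k$ steps to some $(y,0)$, then $i$ full cycles of length $n$ from $(y,0)$ to $(x',0)$, then $k'$ steps, with $ni\ge j-2n$. The first and last parts have total weight at most $1$. So $N'^j=O((\lambda\rho_1)^j)$. Therefore $\tilde N^j(*,*)=\lambda^j$, $\tilde N^j(*,w)=0$, $\tilde N^j(w,w')=N'^j(w,w')$, and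
$$\tilde N^j(w,*)=\sum_{i<j}(N'^ie)(w)\lambda^{j-1-i}=\lambda^j\big(\tilde R(w)+O(\rho_1^j)\big),\qquad\tilde R(w)=\sum_{i\ge0}\lambda^{-1-i}(N'^ie)(w).$$
So $\tilde N^j=\lambda^j(\tilde R\otimes\delta_*+O(\rho_1^j))$ with $\tilde R(*)=1$. Moreover $(\tilde J_{10}\tilde R)(v,0)>0$, since $(v,0)$ leads to $*$ through the non-markers $(v,1),\dots,(v,n-1)$, and $(\delta_*\tilde J_{01})(v,0)=\mathbf l(v)>0$.

**Step 4: the entropy.** Given $\tilde X_0$, the state $\tilde X_1$ is determined by whether it is a marker; by which marker, if it is one; and, if it is not a marker and $\tilde X_0=(x,n-1)$, by a choice among at most $|V|+1$ states. So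
$$H(\tilde X_1\mid\tilde X_0)\le H_b(p)+p\log|V_1|+P(\text{clock}=n-1)\log(|V|+1).$$
After a time with clock $n-1$ the next state is $*$ or has clock $0$, so such times are at least $n$ apart and $P(\text{clock}=n-1)\le\frac1n$. $\square$

## 9. Proof of Theorem 1

If $h(Y)=0$, then $Y$ is the one-symbol scheme, as seen in Section 2. Let $h(Y)>0$.

**Step 1: choose the parameters.** We need the partner's marker part to have entropy below $h(Y)$. Apply Lemmas 7.1 and 7.2. Here $p=P(\omega_0=1)=P(Y_{[1,m]}=w)\le e^{-h(Y)m/2}$ and $|V_1|\le|V|^m$, with $V$ the original state set. So for $K$ (hence $m=K^2$) large, $H_b(p)+p\log|V_1|<h(Y)/2$. Then choose $n$ large in Lemma 8.1, applied to $(\hat X,V_1)$, so that $\frac1n\log(|\hat V|+1)<h(Y)/2$. Thus $h(\tilde X)<h(Y)$.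

**Step 2: build the partner.** Let $\mathcal B$ be a finite Bernoulli scheme with positive weights $\beta(\cdot)$ and entropy $h(Y)-h(\tilde X)>0$; it has at least two symbols. Put $Z=\tilde X\times\mathcal B$, a finite-state irreducible aperiodic Markov chain with $h(Z)=h(Y)$. It is a marked chain with marker set $\tilde V_1\times\mathrm{alphabet}(\mathcal B)$. Its $N$ is $\tilde N\otimes(\mathbf 1\otimes\beta)$, so $N^j=\tilde N^j\otimes(\mathbf 1\otimes\beta)$, and one may take $R=\tilde R\otimes\mathbf 1$, $L=\delta_*\otimes\beta$. Then $\mathbf c=\tilde{\mathbf c}\otimes\mathbf 1>0$ and $\mathbf l=\tilde{\mathbf l}\otimes\beta>0$. The identity map $G$ is an observable: for $d=(*,b)^q$ one gets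
$$\kappa_d=\lambda^{-q}\cdot\lambda^q\beta(b)^q=\beta(b)^q,$$
which is positive and tends to $0$ as $q\to\infty$.

**Step 3: apply the matching theorem.** The marker processes of $\hat X$ and $Z$ have the same law. Also $h(F(\hat X))=h(Y)=h(Z)$, and $h(Z)-h(\omega)\ge h(Z)-h(\tilde X)=h(\mathcal B)>0$, since $\omega$ is a factor of $\tilde X$. By Theorem 2, $F(\hat X)$, hence $Y$, is finitarily isomorphic to the mixing finite-state Markov chain $Z$. By [KS2], $Z$ is finitarily isomorphic to a finite Bernoulli scheme of entropy $h(Y)$. So $Y$ is, too.

**Step 4: compare two factors.** If $Y^1,Y^2$ are two continuous factors with equal entropy, both are finitarily isomorphic to finite Bernoulli schemes of that entropy, and these are finitarily isomorphic to each other by [KS1]. $\blacksquare$
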